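# Shellability of complete simplicial fans: true up to dimension three, false from dimension four on

## 1. The guess "always shellable", tested on orthants and in the plane

Cut $\mathbb R^n$ into finitely many simplicial cones with apex $0$ that fit together face to face. Can the $n$-dimensional cones be listed one after another so that each new cone is attached to the earlier ones along a union of its walls? The answer that one would first guess is: *yes, always*. If the cones are spanned by the faces of a simplicial polytope with $0$ in its interior, the classical Bruggesser–Mani theorem says so, and a general fan looks like a mild generalization. Kleinschmidt and Onn describe the question for general fans as an open problem. We fix the terms, and then test the guess.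

**Definition (fan).** A simplicial fan $\Sigma\subset\mathbb R^n$ is a finite collection of cones $\mathrm{pos}(v_1,\dots,v_r)=\{\sum\alpha_iv_i:\alpha_i\ge0\}$ with $v_1,\dots,v_r$ linearly independent, closed under taking faces, such that any two cones meet in a common face. It is complete if its cones cover $\mathbb R^n$. All cones are strongly convex: $\sigma\cap-\sigma=\{0\}$. The complex $\Delta(\Sigma)$ has a vertex for each ray and a simplex for each cone. We identify cones with simplices, so a cone of dimension $k$ is a simplex with $k$ vertices and $\{0\}$ is the empty simplex. A *facet of $\Delta(\Sigma)$* is a maximal simplex. In $\mathbb R^4$ the facets are tetrahedra, and the cones of dimension $3$ are triangles.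

**Definition (shelling).** An order $\tau_1,\dots,\tau_t$ of the maximal cones is a shelling if for every $j\ge2$ the complex of those faces of $\tau_j$ that are contained in $\bigcup_{i<j}\tau_i$ is pure: each of its cones lies in one of its cones of dimension $n-1$. The complex $\Delta(\Sigma)$ is shellable if a shelling exists.

Two facts about a complete simplicial fan make this combinatorial.

**Fact 1.** Maximal cones are $n$-dimensional. A face $F$ of $\tau_j$ is contained in $\bigcup_{i<j}\tau_i$ if and only if $F$ is a face of some $\tau_i$ with $i<j$.

*Proof.* The cones of dimension less than $n$ have a nowhere dense union, so the union of the $n$-dimensional ones is closed and dense, hence all of $\mathbb R^n$. A relative interior point of a maximal cone $\rho$ lies in an $n$-dimensional cone $\tau$. Since $\rho\cap\tau$ is a face of $\rho$ containing such a point, it equals $\rho$, so $\rho$ is a face of $\tau$ and $\rho=\tau$. For the second claim, let $F\subset\bigcup_{i<j}\tau_i$. A relative interior point of $F$ lies in some $\tau_i$, and $\tau_i\cap\tau_j$ is a face of $\tau_j$, so it contains $F$. As $\tau_i\cap\tau_j$ is also a face of $\tau_i$, so is $F$. The converse is clear. $\square$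

**Fact 2.** Every $(n-1)$-dimensional cone $G$ lies in exactly two maximal cones, one on each side of it.

*Proof.* Let $w$ be a relative interior point of $G$. A cone containing $w$ meets $G$ in a face of $G$ that contains $w$, so it has $G$ as a face. The maximal cones among these cover a neighborhood of $w$, and each lies on one side of the hyperplane spanned by $G$, so there is at least one on each side. Two on the same side would have common interior points, which is impossible for distinct maximal cones meeting in a common face. $\square$

**Definition (old, good).** Fix an order of the facets. A face of $\tau_j$ is *old* (for $j$) if it is a face of some $\tau_i$ with $i<j$. The index $j\ge2$ is *good* if every old face of $\tau_j$ lies in an old face of cone dimension $n-1$.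

The order is a shelling if and only if all $j\ge2$ are good. Since $\{0\}$ is always old, **a good $\tau_j$ has at least one old face of cone dimension $n-1$.** For example, take the eight orthants of $\mathbb R^3$, with $\tau_1$ the orthant of signs $+++$. If $\tau_2$ is the orthant $+--$, its old faces are $\{0\}$ and the ray of $e_1$, and none has dimension $2$, so $2$ is not good. If $\tau_2$ is $++-$, its old faces are those of $\mathrm{pos}(e_1,e_2)$, and $2$ is good.

*Test: orthants in every $\mathbb R^n$.* For $S\subset\{1,\dots,n\}$ let $\tau_S$ be spanned by $-e_i$ ($i\in S$) and $e_i$ ($i\notin S$). List the $\tau_S$ by increasing $|S|$. Let $F$ be a face of $\tau_S$. If $F$ omits $-e_i$ for some $i\in S$, then $F$ lies in the common wall of $\tau_S$ and the earlier $\tau_{S\setminus i}$, which is old. If $F$ contains all $-e_i$ with $i\in S$, every other orthant containing $F$ has a strictly larger index set, so $F$ is not old. All indices are good.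

*Test: $n=1$.* There are two rays, meeting in $\{0\}$, which has dimension $n-1=0$. (For $n=0$ there is only one cone.)

*Test: $n=2$.* $\Delta(\Sigma)$ is a cycle. Take the cones in cyclic order. Each new cone meets its predecessors in one boundary ray, the last one in two. All indices are good.

## 2. Peeling a triangulated 2-sphere: $n=3$

For $n=3$, intersecting with the unit sphere shows that $\Delta(\Sigma)$ is a triangulated $2$-sphere. The natural plan is to start with any triangle and to keep the union $E$ of the *unused* triangles a disc, peeling off one triangle at a time.

**Definition (removable).** Let $E$ be a triangulated disc with at least two triangles. A triangle $\tau$ of $E$ is *removable* if the set $\tau\cap\partial E$ is exactly one edge or exactly two edges of $\tau$.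

For example, cut a pentagon with vertices $w,a_1,a_2,a_3,a_4$ by the diagonals $wa_2$, $wa_3$. The triangles $wa_1a_2$ and $wa_3a_4$ are removable. The middle triangle $wa_2a_3$ meets the boundary in the edge $a_2a_3$ *and the point $w$*, so it is not removable.

**Lemma 3.** If $E$ has at least two triangles and $f$ is an edge of $\partial E$, then $E$ has a removable triangle not containing $f$.

*Proof.* We use induction on the number of triangles; the edge $f$ is carried along to make the induction work. Let $\tau_f$ be the triangle containing $f$. If all its edges were in $\partial E$, then the interior of $\tau_f$ would be open and closed in the connected set $E\setminus\partial E$, so $E=\tau_f$, which is excluded. So $\tau_f$ has at most two edges in $\partial E$. As $\partial E$ has at least three edges, there is an edge $e=ab$ of $\partial E$ not in $\tau_f$. Let $\tau=abw$ be its triangle. It is not $\tau_f$, so it does not contain $f$.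

By the same argument $\tau$ does not have three edges in $\partial E$. If it has two, or if $w\notin\partial E$, then $\tau$ is removable. Otherwise $w\in\partial E$ and $aw,bw$ are interior edges. They cut $E$ into $\tau$ and two discs $E_a\ni a$ and $E_b\ni b$, bounded by $aw$, respectively $bw$, and an arc of $\partial E$. Up to symmetry $f\subset E_b$. If $E_a$ is a single triangle, it has exactly two edges in $\partial E$, its third edge $aw$ is interior, and it is removable in $E$. Otherwise, by induction, $E_a$ has a triangle $\tau''$ that is removable in $E_a$ and does not contain the edge $aw$. Then $\tau''$ does not contain both $a$ and $w$, so it misses the relative interior of $aw$. Since $\partial E\cap E_a$ is $\partial E_a$ minus the relative interior of $aw$, we get $\tau''\cap\partial E=\tau''\cap\partial E_a$. So $\tau''$ is removable in $E$. In both cases the triangle found lies in $E_a$, and $E_a\cap E_b=\{w\}$, so it does not contain $f$. $\square$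

**Proposition 4.** For $n\le3$, $\Delta(\Sigma)$ is shellable for every complete simplicial fan $\Sigma\subset\mathbb R^n$.

*Proof.* Only $n=3$ is left. Let $\tau_1$ be any triangle. The union $E$ of the others is a disc, by the Schoenflies theorem. As long as $E$ has at least two triangles, take a removable triangle $\tau$ of $E$ as the next one (Lemma 3). If $\tau\cap\partial E$ is one edge $ab$, the opposite vertex $w$ is interior to $E$, and in $\partial E$ the edge $ab$ is replaced by $aw,wb$. If $\tau\cap\partial E$ is two edges $aw,wb$, they are replaced by the interior edge $ab$; here $\partial E$ has at least four edges, since otherwise $ab\subset\partial E$. In both cases the new curve is a simple closed curve, so the remaining triangles again form a disc. Each new triangle meets the union of the earlier ones exactly in $\tau\cap\partial E$, that is, in one or two edges, and the last triangle in all three of its edges. So all indices are good. $\square$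

## 3. Where peeling stops for tetrahedra

Try the same in $\mathbb R^4$. Now $E$ is a triangulated $3$-ball, and we want a tetrahedron $\tau$ for which $\tau\cap\partial E$ is a nonempty union of triangles. The dangerous case is again $\tau=abcw$ with the triangle $abc$ in $\partial E$, the opposite vertex $w\in\partial E$, and nothing else of $\tau$ in $\partial E$. In the disc this was harmless, because $\tau$ cut $E$ into smaller discs: $\partial\tau\setminus(ab\cup\{w\})$ is *disconnected*, and each of its two open segments bounds its own piece. For a tetrahedron, $\partial\tau\setminus(abc\cup\{w\})$ is an open disc minus a point, which is *connected*. Hence $(\mathrm{int}\,E)\setminus\tau$ is connected: since $\mathrm{int}\,E$ is connected, each component of $(\mathrm{int}\,E)\setminus\tau$ has frontier points in $\partial\tau\setminus(abc\cup\{w\})$; near each point of that surface the outside of $\tau$ is connected; so the adjacent component is constant along the connected surface, and there is only one. Nothing is cut off, there is no smaller ball to induct on, and the proof of Lemma 3 stops exactly here.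

This suggests looking for a ball in which *every* tetrahedron has at most one triangle on the boundary, with the opposite vertex on the boundary too. We will build one, with 59 tetrahedra. By itself it does not contradict shellability of a sphere containing it: a shelling may start inside the ball, or it may enter through the boundary triangle $abc$ *before any other facet of the sphere has used $w$*. But each such entry uses up the first appearance of a vertex $w$. If very many balls compete for few vertices $w$, some entries must be bad. This turns the guess around.

**Theorem 5.** (a) For all $n\ge4$ and $M\ge1$ there is a complete simplicial fan $\Sigma\subset\mathbb R^n$ with strongly convex cones, which may be taken rational, such that in *every* linear order of its maximal cones the purity condition fails for at least $M$ indices $j\ge2$. In particular $\Delta(\Sigma)$ is not shellable.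
(b) For $n\le3$, $\Delta(\Sigma)$ is shellable for every complete simplicial fan $\Sigma\subset\mathbb R^n$.

Part (b) is Proposition 4. So the first guess holds in $\mathbb R^n$ exactly when $n\le3$. The rest of the lecture proves (a).

## 4. Cores, and a count of first appearances

Let $\Sigma\subset\mathbb R^4$ be a complete simplicial fan and $V^*$ a set of vertices of $\Delta(\Sigma)$.

**Definition (core).** A nonempty set $K$ of facets is a *core* relative to $V^*$ if each $\tau\in K$ has at most one triangle $G\subset\tau$ whose other facet is not in $K$, and, if such a $G$ exists, the vertex of $\tau$ opposite to $G$ lies in $V^*$.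

For example, remove one facet $\tau_0$ and let $K$ be the set of all other facets. A tetrahedron sharing two triangles with $\tau_0$ would have the same vertices, so each member of $K$ has at most one triangle on $\tau_0$. Thus $K$ is a core relative to the set of vertices opposite to the triangles of $\tau_0$ in the neighboring facets.

**Proposition 6.** If $K_1,\dots,K_N$ are pairwise disjoint cores relative to $V^*$, then in every order of the facets at least $N-|V^*|-1$ indices $j\ge2$ are not good.

*Proof.* Let $\tau_{j(r)}$ be the first facet of $K_r$ in the order. The $j(r)$ are distinct, and at most one of them is $1$. Suppose $j=j(r)\ge2$ is good. Then $\tau_j$ has an old triangle. If $G$ is any old triangle of $\tau_j$, the other facet containing $G$ is earlier, hence not in $K_r$. So, by the definition of a core, there is exactly one old triangle $G$, and the vertex $x_r$ opposite to it lies in $V^*$. By goodness all old faces of $\tau_j$ lie in $G$, so $x_r$ is not old: $\tau_j$ is the first facet of the whole order that contains $x_r$. Hence $x_r$ determines $\tau_j$, so $r\mapsto x_r$ is injective on these $r$. So at most $|V^*|$ of the at least $N-1$ indices $j(r)\ge2$ are good. $\square$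

What we need now is a fan in $\mathbb R^4$ with more than $|V^*|+1$ disjoint cores.

## 5. Sheet numbers: when local gluing gives a complex

Several times we will know only that simplices or cones match locally, across codimension-one faces. That is not enough. In $\mathbb R^2$ take rays at the angles $0^\circ,144^\circ,288^\circ,72^\circ,216^\circ$ and the five cones spanned by cyclically consecutive rays of this list. Each ray lies in exactly two cones, on opposite sides, but the cones wind around the origin twice. One must also check that the number of sheets is $1$, and the next lemma says that this suffices.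

**Lemma 7.** Let $n\ge2$, let $\Omega\subset\mathbb R^n$ be open and connected, and let $\mathcal T$ be a finite set of $n$-dimensional simplices, or of $n$-dimensional simplicial cones, in $\mathbb R^n$. Assume:

(A) if $H$ is a facet of $\tau\in\mathcal T$ and $\mathrm{relint}\,H\cap\Omega\neq\emptyset$, then exactly one other member of $\mathcal T$ has $H$ as a facet, and it lies on the other side of $H$.

Call a point *generic* if it lies on no facet of a member, and let $N(y)$ be the number of members containing $y$.

(i) $N$ is constant on the generic points of $\Omega$.
(ii) If this constant is $1$, then $\Omega\subset\bigcup\mathcal T$, and the interiors of distinct members are disjoint inside $\Omega$.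
(iii) If this constant is $1$, all members have interior in $\Omega$, and every $y\in\bigcup\mathcal T$ has arbitrarily small open neighborhoods $U$ with $U\cap\Omega$ connected, then any two members intersect in a common face, namely the one spanned by their common vertices (rays).

*Proof.* Let $Z$ be the union of all faces of members of dimension at most $n-2$.

**Step 1. Removing $Z$ keeps connected open sets connected.** This lets us walk while crossing only facets. Let $\Omega'$ be open and connected and $p,p'\in\Omega'\setminus Z$. Join them by a polygonal path in $\Omega'$ with at least one intermediate vertex, and move its intermediate vertices slightly, one after another. Let $A$ be one of the finitely many affine spans of the faces making up $Z$. If $r\notin\mathrm{aff}(\{s\}\cup A)$, then the segment $sr$ meets $A$ at most in $s$; this span has dimension at most $n-1$, so almost all $r$ qualify. Choose each new vertex outside these spans for the previous vertex $s$ and all $A$, the last one also outside the spans for $s=p'$. The path then avoids $Z$.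

**Step 2. Proof of (i).** We show that $N$ is locally constant. Let $w\in\Omega\setminus Z$. A member with $w$ in its interior contributes $1$ to $N$ at all generic points near $w$, and a member not containing $w$ contributes $0$. A member with $w$ on its boundary has $w$ in the relative interior of a unique facet $H$. By (A) such members come in pairs on opposite sides of $H$, and each pair contributes exactly $1$ at all generic points near $w$. So $N$ is constant on the generic points near $w$. Generic points are dense and $\Omega\setminus Z$ is connected, so (i) follows.

**Step 3. Proof of (ii).** Generic points of $\Omega$ lie in the closed set $\bigcup\mathcal T$ and are dense, so $\Omega\subset\bigcup\mathcal T$. If two interiors met inside $\Omega$, their intersection would contain generic points with $N\ge2$.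

**Step 4. Proof of (iii).** Given $y\in\tau\cap\tau'$, we want a chain of members from $\tau$ to $\tau'$ that share facets through $y$. Choose $U\ni y$ meeting only those faces of members that contain $y$, with $U\cap\Omega$ connected, and put $Q=(U\cap\Omega)\setminus Z$, which is connected by Step 1. The members meeting $U$ are those containing $y$. They cover $Q$ by (ii), and each meets $Q$, because its interior lies in $\Omega$ and has $y$ in its closure. On these members take the equivalence relation generated by "having a common facet that contains $y$". For each class, the union of its members is closed in $Q$.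

Unions of different classes are disjoint in $Q$. Indeed, let $w\in Q\cap\rho\cap\rho'$. If $w\in\mathrm{int}\,\rho$, then $\rho'=\rho$, since otherwise the interiors of $\rho$ and $\rho'$ would meet near $w$, against (ii). Otherwise $w\in\mathrm{relint}\,H$ for a facet $H$ of $\rho$, and $y\in H$ because $H$ meets $U$. Let $\rho_1$ be the other member on $H$, given by (A). Then $\rho\cup\rho_1$ is a neighborhood of $w$, so $\rho'\in\{\rho,\rho_1\}$ by (ii) again. In both cases $\rho$ and $\rho'$ are in the same class.

Since $Q$ is connected, there is only one class. If two members share a facet $H\ni y$, the smallest face containing $y$ is, in both of them, the smallest face of $H$ containing $y$. So this face does not change along a chain, and it is a common face of $\tau$ and $\tau'$. Thus every point of $\tau\cap\tau'$ lies in a face spanned by common vertices, and $\tau\cap\tau'$ is the face spanned by all common vertices. $\square$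

**Lemma 8.** Let $\Delta$ be the complex of a complete simplicial fan in $\mathbb R^n$, $n\ge2$, with ray generators $g(x)$. If $g'$ is sufficiently close to $g$, the cones $\mathrm{pos}\,g'(F)$, $F\in\Delta$, form a complete simplicial fan with complex $\Delta$.

*Proof.* For $g'$ near $g$ the determinants of all facets keep their signs, and distinct vertices give distinct rays. Apply Lemma 7 with $\Omega=\mathbb R^n$ to the cones over the facets of $\Delta$. Condition (A) holds because every codimension-one simplex is in exactly two facets, which lie on opposite sides for $g$ (Fact 2), hence for $g'$. To find the constant, fix an interior point $y$ of some $\mathrm{pos}\,g(F)$, $F$ a facet. For every other facet $F'$ some coordinate of $y$ in the basis $g(F')$ is negative. So for $g'$ near $g$ the point $y$ is interior to $\mathrm{pos}\,g'(F)$ and outside all other $\mathrm{pos}\,g'(F')$, and the constant is $1$. Now (ii) gives completeness. By (iii), the cones over facets $\tau,\tau'$ meet in the cone over $\tau\cap\tau'$. For $F\subset\tau$, $F'\subset\tau'$ the cones over $F$ and $F'$ therefore meet inside the cone over $\tau\cap\tau'$, in which they cut out the faces over $F\cap\tau'$ and $F'\cap\tau$; these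 meet in the cone over $F\cap F'$. $\square$

## 6. A ball of 59 tetrahedra with nothing to peel

Let $\sigma=\mathrm{conv}(v_1,v_2,v_3,v_4)\subset\mathbb R^3$ be a tetrahedron with centroid $O$, and use barycentric coordinates with respect to $\sigma$. We surround $\sigma$ by 16 further points, slightly pushed outward, so that the $v_i$ stay on the boundary.

**The points.** Call $(i,j,k,l)$ *even* if it is an even permutation of $(1,2,3,4)$. Two prescribed entries in prescribed positions determine an even arrangement; for instance, with $1$ in position one and $2$ in position three it is $(1,4,2,3)$. If $(i,j,k,l)$ is even, so are $(i,l,j,k)$, $(j,k,i,l)$, $(k,i,j,l)$, $(j,i,l,k)$. For $0\le\varepsilon\le\frac1{100}$ put $a=\frac9{10}+3\varepsilon$, $q=\frac{1+\varepsilon}3$, and for $(i,j,k,l)$ even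
$$p_{ik}=a\,v_i-2\varepsilon\,v_j+\tfrac1{10}v_k-\varepsilon\,v_l,\qquad c_l=q(v_i+v_j+v_k)-\varepsilon\,v_l .$$
The coefficients sum to $1$. This gives 12 points $p_{ik}$ (one for each ordered pair) and 4 points $c_l$. So $p_{13}=av_1-2\varepsilon v_2+\frac1{10}v_3-\varepsilon v_4$, while $p_{12}=av_1-2\varepsilon v_4+\frac1{10}v_2-\varepsilon v_3$ comes from $(1,4,2,3)$. For even $(i,j,k,l)$, in coordinates ordered $(i,j,k,l)$,
$$p_{ik}=(a,-2\varepsilon,\tfrac1{10},-\varepsilon),\quad p_{ij}=(a,\tfrac1{10},-\varepsilon,-2\varepsilon),\quad p_{ji}=(\tfrac1{10},a,-2\varepsilon,-\varepsilon),\quad c_l=(q,q,q,-\varepsilon), \tag{1}$$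
where $p_{ij}$ was computed from $(i,l,j,k)$ and $p_{ji}$ from $(j,k,i,l)$.

**The 59 tetrahedra** ($(i,j,k,l)$ runs over the even arrangements):

* $T_0=v_1v_2v_3v_4$ (1); $T_1=v_iv_jv_kc_l$ (4, one for each $l$);
* $T_2(ijkl)=v_iv_jc_lp_{ik}$ (12); $T_3(ijkl)=v_jc_lp_{ik}p_{ji}$ (12);
* $T_4(ijkl)=v_iv_jp_{ik}p_{ij}$ (12); $T_5=v_iv_jp_{ij}p_{ji}$ (6, one for each $\{i,j\}$); $T_6(ijkl)=v_jp_{ik}p_{ij}p_{ji}$ (12).

**The 36 boundary triangles** (12 of each kind) are $c_lp_{ik}p_{ji}\subset T_3$, $v_ip_{ik}p_{ij}\subset T_4$ and $p_{ik}p_{ij}p_{ji}\subset T_6$. Each is opposite to $v_j$ in its tetrahedron.

To remember the list: the three boundary triangles of an arrangement $(i,j,k,l)$ are coned to $v_j$, which gives $T_3,T_4,T_6$; and when one walks around the edge $v_iv_j$, the tetrahedra that contain it are spanned with consecutive points of the cycle $v_k,c_l,p_{ik},p_{ij},p_{ji},p_{jl},c_k,v_l$. These tetrahedra are $T_1,T_2,T_4,T_5,T_4,T_2,T_1$, and $T_0$ closes the cycle. The second half of the cycle is the first half for the arrangement $(j,i,l,k)$.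

**Lemma 9.** Let $0<\varepsilon\le\frac1{100}$. All 59 tetrahedra are nondegenerate. Each facet of a listed tetrahedron is either in exactly two listed tetrahedra, on opposite sides, or is one of the 36 boundary triangles and is in exactly one. Each listed tetrahedron has at most one boundary triangle, and the opposite vertex is then some $v_j$.

*Proof.* **Step 1. The determinants.** This step collects every sign that is needed. Let $\mathrm{vol}$ be the determinant of barycentric coordinates in the order $(i,j,k,l)$. For a facet containing $v_iv_j$ use
$$[X,Y]=X_kY_l-X_lY_k=\mathrm{vol}(v_i,v_j,X,Y).$$
For a facet containing $v_j$ use the determinant $D(X,Y,Z)$ of the $(i,k,l)$-coordinates; expanding along the row of $v_j$ gives $D=-\mathrm{vol}(v_j,X,Y,Z)$. From (1), the $(k,l)$-coordinates of $v_k,c_l,p_{ik},p_{ij},p_{ji}$ are $(1,0)$, $(q,-\varepsilon)$, $(\frac1{10},-\varepsilon)$, $(-\varepsilon,-2\varepsilon)$, $(-2\varepsilon,-\varepsilon)$. So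
$$[v_k,c_l]=-\varepsilon,\quad[c_l,p_{ik}]=-\varepsilon\left(q-\tfrac1{10}\right),\quad[p_{ik},p_{ij}]=-\tfrac\varepsilon5-\varepsilon^2,\quad[p_{ij},p_{ji}]=\varepsilon^2-4\varepsilon^2=-3\varepsilon^2,$$
all negative. Next, with rows $(a,\frac1{10},-\varepsilon)$, $(a,-\varepsilon,-2\varepsilon)$, $(\frac1{10},-2\varepsilon,-\varepsilon)$,
$$E_6:=D(p_{ik},p_{ij},p_{ji})=a(\varepsilon^2-4\varepsilon^2)-\tfrac1{10}\left(-a\varepsilon+\tfrac{\varepsilon}{5}\right)-\varepsilon\left(-2a\varepsilon+\tfrac{\varepsilon}{10}\right)=a\left(\tfrac\varepsilon{10}-\varepsilon^2\right)-\tfrac\varepsilon{50}-\tfrac{\varepsilon^2}{10},$$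
and $E_6\ge(0.081-0.021)\varepsilon>0$, since $a\ge0.9$ and $\varepsilon\le0.01$. With rows $(q,q,-\varepsilon)$, $(a,\frac1{10},-\varepsilon)$, $(\frac1{10},-2\varepsilon,-\varepsilon)$,
$$E_3:=D(c_l,p_{ik},p_{ji})=q\left(-\tfrac\varepsilon{10}-2\varepsilon^2\right)-q\left(-a\varepsilon+\tfrac\varepsilon{10}\right)-\varepsilon\left(-2a\varepsilon-\tfrac1{100}\right)=q\varepsilon\left(\tfrac7{10}+\varepsilon\right)+\varepsilon\left(2a\varepsilon+\tfrac1{100}\right)>0,$$
where $a-\frac15-2\varepsilon=\frac7{10}+\varepsilon$ was used. Finally $D(X,Y,v_i)=[X,Y]$, and $D(c_l,p_{ji},v_k)=-\left(q(-\varepsilon)+\frac{\varepsilon}{10}\right)=\varepsilon\left(q-\frac1{10}\right)>0$. In particular all 59 tetrahedra are nondegenerate.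

**Step 2. The pairing.** The table lists the shared facets with the two opposite vertices and the corresponding signed determinants. Opposite signs mean opposite sides.

| | facet | first tetrahedron, apex, sign | second tetrahedron, apex, sign |
|---|---|---|---|
|1| $v_iv_jv_k$ | $T_0$, $v_l$: $l$-coordinate $1>0$ | $T_1$, $c_l$: $l$-coordinate $-\varepsilon<0$ |
|2| $v_iv_jc_l$ | $T_1$, $v_k$: $[c_l,v_k]>0$ | $T_2(ijkl)$, $p_{ik}$: $[c_l,p_{ik}]<0$ |
|3| $v_iv_jp_{ik}$ | $T_2(ijkl)$, $c_l$: $[p_{ik},c_l]>0$ | $T_4(ijkl)$, $p_{ij}$: $[p_{ik},p_{ij}]<0$ |
|4| $v_iv_jp_{ij}$ | $T_4(ijkl)$, $p_{ik}$: $[p_{ij},p_{ik}]>0$ | $T_5$, $p_{ji}$: $[p_{ij},p_{ji}]<0$ |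
|5| $v_jc_lp_{ik}$ | $T_2(ijkl)$, $v_i$: $[c_l,p_{ik}]<0$ | $T_3(ijkl)$, $p_{ji}$: $E_3>0$ |
|6| $v_jc_lp_{ji}$ | $T_2(jkil)$, $v_k$: $D(c_l,p_{ji},v_k)>0$ | $T_3(ijkl)$, $p_{ik}$: $-E_3<0$ |
|7| $v_jp_{ik}p_{ji}$ | $T_3(ijkl)$, $c_l$: $E_3>0$ | $T_6(ijkl)$, $p_{ij}$: $-E_6<0$ |
|8| $v_jp_{ik}p_{ij}$ | $T_4(ijkl)$, $v_i$: $[p_{ik},p_{ij}]<0$ | $T_6(ijkl)$, $p_{ji}$: $E_6>0$ |
|9| $v_jp_{ij}p_{ji}$ | $T_5$, $v_i$: $[p_{ij},p_{ji}]<0$ | $T_6(ijkl)$, $p_{ik}$: $E_6>0$ |

**Step 3. All these facets are different.** This excludes that a facet occurs in the table twice. First, different rows and the three kinds of boundary triangles have different types. The $vvp$ sets have the second index of $p$ equal to one of the two $v$-indices (row 4) or not (row 3). The $vcp$ sets have the first index of $p$ equal to that of $v$ (row 6) or not (row 5). Of the $vpp$ sets, row 7 has $\{p_{ik},p_{ji}\}$ and row 9 has the mutually reversed pair $\{p_{ij},p_{ji}\}$; row 8 and the boundary triangle $v_ip_{ik}p_{ij}$ have two $p$'s with the same first index, which differs from, respectively equals, the index of $v$. Rows 1 and 2 and the boundary kinds $cpp$, $ppp$ are the only ones of their letter types. Second, within each of the rows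 2–9 and each boundary kind, the vertex set determines the even arrangement:

* row 2: $l$ and $\{i,j\}$, hence $k$, and then evenness fixes the order;
* rows 3, 5: $p_{ik}$; row 4: $p_{ij}$; row 6: $p_{ji}$; row 9: $j$ from $v_j$, then $i$ from the pair;
* row 7: $j$ from $v_j$, then $i$ from the $p$ with first index $j$; row 8: $j$ and the common first index $i$;
* $c_lp_{ik}p_{ji}$: $l$ and the common index $i$ of the two $p$'s; $v_ip_{ik}p_{ij}$: $i$, and $l$ as the missing index; $p_{ik}p_{ij}p_{ji}$: $i$ is the repeated first index and $j$ the other first index.

So the rows give $4+8\cdot12=100$ distinct facets, different from the 36 distinct boundary triangles.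

**Step 4. No facet of a tetrahedron is forgotten.** There are $59\cdot4=236=2\cdot100+36$ incidences (tetrahedron, facet), and each occurs exactly once:

* $T_0$ by row 1 (four times); $T_1$ once by row 1 and three times by row 2;
* $T_2$ by rows 2, 3, 5, 6 (its facet $v_ic_lp_{ik}$ is row 6 for $(k,i,j,l)$);
* $T_3$ by rows 5, 6, 7 and one boundary triangle; $T_4$ by rows 3, 4, 8 and one boundary triangle;
* $T_5$ twice by row 4 and twice by row 9 (arrangements $(i,j,k,l)$ and $(j,i,l,k)$);
* $T_6$ by rows 7, 8, 9 and one boundary triangle.

This proves the pairing, and that only $T_3,T_4,T_6$ have a boundary triangle, each exactly one and opposite to $v_j$. $\square$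

**Lemma 10.** For all small $\varepsilon>0$ the cones from $O$ over the 36 boundary triangles form a complete simplicial fan (with origin $O$). So the boundary triangles form an embedded polyhedral sphere $S_\varepsilon$, star-shaped about $O$, with 20 vertices, no triangle of which contains two of the $v_i$.

*Proof.* We read off the picture at $\varepsilon=0$ and perturb. At $\varepsilon=0$ we have $p_{ik}=\frac9{10}v_i+\frac1{10}v_k$, and $c_l$ is the centroid of the face $v_iv_jv_k$. In this face, with $(i,j,k,l)$ even, the triangle $p_{ik}p_{ji}p_{kj}$ has one vertex on each side of the face, and its centroid is $c_l$, since the coefficients of $v_i$, $v_j$, $v_k$ in $p_{ik}+p_{ji}+p_{kj}$ are each $\frac9{10}+\frac1{10}$. It is coned from $c_l$ into three triangles. The remaining corner triangle $v_ip_{ik}p_{ji}$ contains $p_{ij}$ on its side $v_ip_{ji}$ and is cut into $v_ip_{ik}p_{ij}$ and $p_{ik}p_{ij}p_{ji}$. The other two corners are treated cyclically. These nine triangles are the boundary triangles belonging to $(i,j,k,l)$, $(j,k,i,l)$, $(k,i,j,l)$. Each edge $v_iv_j$ is subdivided by $p_{ij},p_{ji}$ in both faces containing it. So at $\varepsilon=0$ the 36 triangles triangulate $\partial\sigma$, and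 the cones from $O$ over them form a complete simplicial fan. By Lemma 8 the same holds for small $\varepsilon>0$, with the same complex. In a cone $\{\alpha x+\beta y+\gamma z\}$ (origin $O$) over a boundary triangle $xyz$, the triangle is $\alpha+\beta+\gamma=1$, so each ray from $O$ meets the union of the triangles exactly once. $\square$

Let $P$ be the closed region bounded by $S_\varepsilon$.

**Lemma 11.** For small $\varepsilon>0$ the 59 tetrahedra and their faces form a geometric simplicial complex $C$ with $|C|=P$.

*Proof.* We use Lemma 7 with the 59 tetrahedra, first outside and then inside $P$. Boundary triangles lie in $S_\varepsilon$, so by Lemma 9 condition (A) holds for $\Omega=\mathbb R^3\setminus P$ and for $\Omega=\mathrm{int}\,P$; both are connected, because $P$ is star-shaped.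

**Step 1. The sheet number inside is $1$.** On $\mathbb R^3\setminus P$ the constant is $0$: look far away. Let $w$ be a point in the relative interior of a boundary triangle $G$ that lies on no edge of a listed tetrahedron. Consider the tetrahedra containing $w$. The one on $G$ contributes $1$ on exactly one side of $G$. Another one has $w$ in its interior, or $w$ is in the relative interior of a unique facet $H$ of it. This $H$ is not a boundary triangle, since the boundary triangles have disjoint relative interiors and $G$ lies in only one tetrahedron. So such tetrahedra come in pairs, which contribute $1$ at generic points near $w$ on both sides of $G$. Hence the constants inside and outside differ by exactly $1$, and the inside constant is $1$.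

**Step 2. The tetrahedra fill $P$.** No tetrahedron has interior points in the open set $\mathbb R^3\setminus P$, since the constant there is $0$. So all tetrahedra lie in $P$ and have interiors in $\mathrm{int}\,P$. By Lemma 7(ii) they cover $\mathrm{int}\,P$, hence $P$.

**Step 3. They meet in common faces.** We check the neighborhood condition of Lemma 7(iii) for $\Omega=\mathrm{int}\,P$. Since $S_\varepsilon$ is a radial graph over the unit sphere about $O$, there is a radial homeomorphism $h$ of $\mathbb R^3$ mapping $P$ onto the closed unit ball. For $y\in P$ the sets $U=h^{-1}(\text{small open ball about }h(y))$ have $U\cap\mathrm{int}\,P=h^{-1}(\text{convex set})$, which is connected. So Lemma 7(iii) applies, and two faces of the tetrahedra meet in common faces as well. $\square$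

In $C$ every tetrahedron has either no triangle on the boundary, or exactly one and then the opposite vertex $v_j$ is also on the boundary. So $C$ is a ball with no tetrahedron that the peeling of Section 3 could remove.

## 7. A collar that touches the ball only in $v_1,\dots,v_4$

We must put many balls $C$ into one triangulation *without subdividing them*, since subdivision would destroy the cores. A collar around $C$ absorbs all subdivision. It may touch $C$ from outside everywhere, but its outer boundary must avoid $C$ except in the $v_i$, where different balls are to be joined.

Take $O$ as origin. For $\mu>0$ put $x^+=(1+\mu)x$ for the vertices $x=p_{ik},c_l$, and $v_i^+=v_i$. Order the 20 vertices totally. For a boundary triangle $x<y<z$ without $v$'s add the tetrahedra $xyzz^+,\ xyy^+z^+,\ xx^+y^+z^+$. For a boundary triangle with vertices $v_i$ and $y<z$ add $v_iyzz^+,\ v_iyy^+z^+$. Let $\hat C$ consist of $C$, these collar tetrahedra and their faces, and let $S^+$ be the surface formed by the triangles $x^+y^+z^+$.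

**Lemma 12.** For small $\varepsilon>0$ and every $\mu>0$, $\hat C\supset C$ is a geometric simplicial complex. Its underlying set is bounded by the sphere $S^+$, which is star-shaped about $O$ and a subcomplex of $\hat C$. Moreover
$$|C|\cap S^+=\{v_1,\dots,v_4\}. \tag{2}$$

*Proof.* **Step 1. One cone without $v$'s.** We show that the three tetrahedra triangulate the frustum between $xyz$ and $x^+y^+z^+$. Write points of the cone as $\alpha x+\beta y+\gamma z$, $\rho=\alpha+\beta+\gamma$, and $\kappa=\frac{1+\mu}\mu(\rho-1)$. The frustum is $1\le\rho\le1+\mu$, that is, $0\le\kappa\le\rho$. Solving for barycentric coordinates gives, uniquely,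

* in $xyzz^+$: $\ \alpha,\ \beta,\ \gamma-\kappa,\ \frac{\kappa}{1+\mu}$;
* in $xyy^+z^+$: $\ \alpha,\ \beta+\gamma-\kappa,\ \frac{\kappa-\gamma}{1+\mu},\ \frac{\gamma}{1+\mu}$;
* in $xx^+y^+z^+$: $\ \rho-\kappa,\ \frac{\kappa-\beta-\gamma}{1+\mu},\ \frac{\beta}{1+\mu},\ \frac{\gamma}{1+\mu}$.

The coordinates sum to $\rho-\frac{\mu}{1+\mu}\kappa=1$ each time. So the three tetrahedra are nondegenerate and are the parts $\kappa\le\gamma$, $\gamma\le\kappa\le\beta+\gamma$, $\beta+\gamma\le\kappa$ of the frustum. The first two meet in $\kappa=\gamma$, the common face $xyz^+$. The last two meet in $\kappa=\beta+\gamma$, the common face $xy^+z^+$. The first and third meet where $\beta=0$, $\kappa=\gamma$, in the common edge $xz^+$.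

**Step 2. One cone with $v_i$.** Here the region between $v_iyz$ and $v_iy^+z^+$ is $\alpha+\beta+\gamma\ge1$, $\alpha+\frac{\beta+\gamma}{1+\mu}\le1$ in coordinates $\alpha v_i+\beta y+\gamma z$. Equivalently $1-\alpha\le\beta+\gamma\le(1+\mu)(1-\alpha)$, so it is the pyramid with apex $v_i$ over the planar convex quadrilateral $yzz^+y^+$. Cutting the quadrilateral by the diagonal $yz^+$ gives the two tetrahedra.

**Step 3. Neighboring cones match.** A collar tetrahedron lies in its cone, so it meets each wall and each ray of the cone in a face. Over an edge $x<y$ without $v$, both adjacent cones induce the triangles $xyy^+$ and $xx^+y^+$, with the diagonal $xy^+$. Over an edge $v_iy$ both induce the triangle $v_iyy^+$. Two collar tetrahedra from different cones meet in a common wall or ray (or not at all), in faces of the same triangulation of that wall or ray, hence in a common face.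

**Step 4. The collar matches $C$.** In its cone, a collar tetrahedron satisfies $\alpha+\beta+\gamma\ge1$, with equality exactly at its vertices on $S_\varepsilon$, and $P$ is given by $\alpha+\beta+\gamma\le1$. So it meets $P$ in the face spanned by its vertices on $S_\varepsilon$, which is a simplex of $C$. Hence it meets each simplex of $C$ in a common face.

**Step 5. The outer sphere.** In a cone without $v$'s, $S^+$ is $\alpha+\beta+\gamma=1+\mu$; in a cone with $x=v_i$ it is $\alpha+\frac{\beta+\gamma}{1+\mu}=1$. So $S^+$ is star-shaped about $O$ and bounds $|\hat C|$, and its radial function exceeds that of $S_\varepsilon$ except at the $v_i$. This gives (2). The triangles $x^+y^+z^+$ and $v_iy^+z^+$ are faces of collar tetrahedra. $\square$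

**Lemma 13.** Let $U\supset\sigma$ be open, and let $U_i\subset\mathbb R^3\setminus0$ be open sets invariant under positive scaling with $U_i\supset\mathrm{pos}(\sigma-v_i)\setminus0$. For all sufficiently small $\varepsilon,\mu>0$: $|\hat C|\subset U$, and $|\hat C|\setminus\{v_i\}\subset v_i+U_i$ for $i=1,\dots,4$.

*Proof.* $\hat C$ consists of a fixed finite list of tetrahedra whose vertices depend continuously on $(\varepsilon,\mu)$. At $(0,0)$ all vertices lie in $\sigma$, and all vertices labeled differently from $v_i$ lie in $\sigma\setminus\{v_i\}$. This gives the first claim. Since $v_i$ is an extreme point of $\sigma$, the convex hull of finitely many points of $\sigma\setminus\{v_i\}$ avoids $v_i$, so its translate by $-v_i$ is a compact subset of $U_i$. This persists for small parameters. For a tetrahedron not containing $v_i$ apply this to all its vertices. For a tetrahedron containing $v_i$ apply it to the other three vertices: each of its points other than $v_i$ is $v_i$ plus a positive multiple of a point of the translated hull. $\square$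

## 8. A bent grid: more tetrahedra than points

Proposition 6 asks for more balls than special vertices, so we need many tetrahedra on few points, pairwise meeting at most in a vertex. The grid $\{0,1,2,3\}^d$ has the right count: each point is on $d$ lines and each line has $4$ points, so there are $d\,4^{d-1}$ lines, more than $4^d$ once $d\ge5$. A linear map to $\mathbb R^3$ keeps the incidences but sends each line to a *segment*, not a tetrahedron. So we bend each direction slightly along a moment curve. The danger is then at common grid points, where thin tetrahedra could overlap. The bending directions below are chosen so that two of them always bend to opposite sides of the plane spanned by the two lines.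

**Lemma 14.** Let $d\ge3$. There are $4^d$ points in $\mathbb R^3$ and $d\,4^{d-1}$ nondegenerate tetrahedra with vertices among them, such that any two of the tetrahedra are disjoint or meet in exactly one point, a common vertex.

*Proof.* For distinct angles $\varphi_1,\dots,\varphi_d\in[0,2\pi)$ let
$$e_m=(-\sin\varphi_m,\cos\varphi_m,1),\qquad u_m=(\cos\varphi_m,\sin\varphi_m,0),\qquad w=(0,0,1).$$
Each $(e_m,u_m,w)$ is a basis. For $\eta>0$ let
$$\gamma_m(s)=s\,e_m+\eta s^2u_m+\eta^2s^3w,\qquad f(x)=\sum_m\gamma_m(x_m)\quad(x\in\Gamma=\{0,1,2,3\}^d).$$
For a line $L$ of the grid (one coordinate $m$ varies) let $\sigma_L=\mathrm{conv}\,f(L)$. It is nondegenerate by the Vandermonde determinant. Two distinct lines share at most one grid point.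

**Step 1. Disjoint lines give disjoint tetrahedra.** We make this true at $\eta=0$ by generic angles, and then it persists. At $\eta=0$, $\sigma_L$ is a segment parallel to $e_m$. Let $L\cap L'=\emptyset$ and suppose that the segments meet.

If both lines have direction $m$, then $\sum_{r\ne m}\delta_re_r\in\mathbb Re_m$, where $\delta\ne0$ is the integer vector of differences of the fixed coordinates. For $r$ with $\delta_r\ne0$ and given other angles, $e_r$ must lie on a fixed line, which meets the circle $\{e_r(\varphi_r)\}$ in at most two points.

If the directions are $m\ne m'$, then $\sum_{r\ne m,m'}\delta_re_r\in\mathrm{span}(e_m,e_{m'})$. Here $\delta\ne0$, because two lines of directions $m\neq m'$ that agree in all other coordinates intersect. So $\sum_r\delta_r\det(e_m,e_{m'},e_r)=0$. Pick $r$ with $\delta_r\ne0$. As a function of $\varphi_r$ the left side is a nonconstant trigonometric polynomial of degree $1$, since $e_m\times e_{m'}$ has first two coordinates $(\cos\varphi_m-\cos\varphi_{m'},\ \sin\varphi_m-\sin\varphi_{m'})\neq0$. So it has finitely many zeros.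

There are finitely many conditions, and each excludes a set of angles of measure zero. Fix distinct angles avoiding them all. The segments are then disjoint compact sets, and $\sigma_L\cap\sigma_{L'}=\emptyset$ for small $\eta$.

**Step 2. Lines meeting in a grid point.** We show that the tetrahedra meet only there. Let $L\cap L'=\{x\}$, with directions $m\ne m'$, $s=x_m$, $s'=x_{m'}$, and suppose $f(x)+z\in\sigma_L\cap\sigma_{L'}$ with $z\ne0$. Write $z=\sum_{t\ne s}\alpha_t(\gamma_m(t)-\gamma_m(s))$ with $\alpha_t\ge0$, not all $0$. Put $A=\sum\alpha_t(t-s)$ and $N=\sum\alpha_t(t-s)^2>0$. Since $t^2-s^2=(t-s)^2+2s(t-s)$,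
$$z=A(e_m+2\eta s\,u_m)+\eta N\,u_m+\eta^2R\,w,\qquad|R|\le27\sum\alpha_t\le27N,$$
and likewise $z=A'(e_{m'}+2\eta s'u_{m'})+\eta N'u_{m'}+\eta^2R'w$ with $N'>0$, $|R'|\le27N'$. Take inner products with $n_\eta=(e_m+2\eta su_m)\times(e_{m'}+2\eta s'u_{m'})$, which kills the $A$ and $A'$ terms, and divide by $\eta$:
$$N\langle u_m,n_\eta\rangle+\eta R\langle w,n_\eta\rangle=N'\langle u_{m'},n_\eta\rangle+\eta R'\langle w,n_\eta\rangle. \tag{3}$$
As $\eta\to0$, the first two coordinates of $e_m\times e_{m'}$ given in Step 1 yield
$$\langle u_m,n_\eta\rangle\to\det(u_m,e_m,e_{m'})=1-\cos(\varphi_m-\varphi_{m'})=:\theta>0,\qquad\langle u_{m'},n_\eta\rangle\to\det(u_{m'},e_m,e_{m'})=-\theta,$$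
while $n_\eta$ stays bounded. Since $|R|\le27N$ and $|R'|\le27N'$, for small $\eta$ the left side of (3) is positive and the right side negative, a contradiction. Hence $\sigma_L\cap\sigma_{L'}=\{f(x)\}$.

**Step 3. $f$ is injective.** This gives the full number $4^d$ of points. If $x\neq y$ lie on a common line, $f(x)\ne f(y)$ by nondegeneracy. Otherwise parallel lines through $x$ and $y$ are disjoint, so by Step 1 their tetrahedra are disjoint. $\square$

## 9. One triangulation containing all balls, and the fan in $\mathbb R^4$

Take $d\ge5$, the family $\mathcal T$ of $N=d\,4^{d-1}$ tetrahedra from Lemma 14, and $V^*=f(\Gamma)$, so $|V^*|=4^d$.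

**Step 1. Disjoint gadgets.** This step makes the enlarged balls meet only where the tetrahedra do. If $\sigma\cap\sigma'=\{v\}$, then $\mathrm{pos}(\sigma-v)\cap\mathrm{pos}(\sigma'-v)=\{0\}$, since small multiples of a common direction would lie in both $\sigma-v$ and $\sigma'-v$. So these cones minus $0$ have disjoint open neighborhoods invariant under positive scaling: separate the two compact sets that they cut out of the unit sphere. For each $\sigma$ and each vertex $v$ of $\sigma$ intersect the finitely many neighborhoods so obtained. Also choose disjoint open neighborhoods for disjoint $\sigma,\sigma'$, and intersect them for each $\sigma$. By Lemma 13, with common small $\varepsilon,\mu$, the gadgets $\hat C_\sigma\supset C_\sigma$ ($\sigma\in\mathcal T$) satisfy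
$$|\hat C_\sigma|\cap|\hat C_{\sigma'}|=\sigma\cap\sigma'=\emptyset\ \text{or a common vertex}\qquad(\sigma\ne\sigma'). \tag{4}$$
After a translation let $B$ be a tetrahedron with $0\in\mathrm{int}\,B$ and all $|\hat C_\sigma|\subset\mathrm{int}\,B$.

**Lemma 15.** There is a triangulation $T$ of $B$ containing all $C_\sigma$ as (unsubdivided) subcomplexes.

*Proof.* **Step 1a. A triangulation compatible with the outer spheres.** Take the planes of all triangles of all $S_\sigma^+$, for each such triangle three further planes through its edges transversal to it, and the facet planes of $B$. They cut $B$ into convex polytopes. Let $\mathcal A$ be the barycentric subdivision of this decomposition. It is a triangulation of $B$ in which every triangle $G$ of every $S^+_\sigma$ is a union of simplices. The same holds for faces $E$ of $G$: if a point lies in $E$, the simplex of $\mathcal A$ having it in its relative interior lies in $G$, hence in the face $E$. In particular every vertex of $S_\sigma^+$ is a vertex of $\mathcal A$. So $\mathcal A$ induces a subdivision of each complex $S_\sigma^+$.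

**Step 1b. The outside part.** Each open 3-simplex of $\mathcal A$ misses all $S^+_\sigma$, so it lies in some $\mathrm{int}|\hat C_\sigma|$ or is disjoint from all $|\hat C_\sigma|$. Let $K_W$ consist of the 3-simplices of the second type and their faces. Then $|K_W|\cup\bigcup|\hat C_\sigma|=B$. Also $|K_W|\cap|\hat C_\sigma|\subset S_\sigma^+$, because the open set $\mathrm{int}|\hat C_\sigma|$ is disjoint from the open 3-simplices of the second type, hence from their closures.

**Step 1c. Refining only the collars.** Refine each $\hat C_\sigma$ to $\hat C'_\sigma$ as follows. Simplices of $C_\sigma$ are left unchanged. Simplices of $S^+_\sigma$ are subdivided by $\mathcal A$. By (2) only the vertices $v_i$ of $\sigma$ belong to both classes, so there is no conflict. All other simplices, in order of increasing dimension, are coned from their barycenters over their already subdivided boundaries. Then $\hat C'_\sigma$ contains $C_\sigma$ and agrees with $\mathcal A$ on $S^+_\sigma$.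

**Step 1d. The union is a triangulation.** Let $T=K_W\cup\bigcup_\sigma\hat C_\sigma'$. It covers $B$. We check that any two simplices of $T$ meet in a common face.

* Two simplices of the same $\hat C_\sigma'$, or of $K_W$: clear.
* Simplices of $\hat C'_\sigma$ and $\hat C'_{\sigma'}$, $\sigma\ne\sigma'$: by (4) they meet at most in a point $v$ that is a vertex of both complexes, hence a vertex of each simplex containing it.
* $t\in K_W$ and $\rho\in\hat C'_\sigma$: by Step 1b, $t\cap\rho\subset S^+_\sigma$. Here $t\cap S_\sigma^+$ is a union of faces of $t$ and $\rho\cap S_\sigma^+$ is a union of faces of $\rho$, all of them simplices of $\mathcal A$ in $S^+_\sigma$. For $y\in t\cap\rho$ the simplex of $\mathcal A$ with $y$ in its relative interior is therefore a face of both. So every point of $t\cap\rho$ lies in a common face, and $t\cap\rho$ is the face spanned by the common vertices. $\square$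

**Step 2. The fan.** We put $B$ at height $1$ in $\mathbb R^4$ and close up with one extra ray. If $y\in\partial B$ lies in the relative interior of $s\in T$, then $s$ lies in every facet of $B$ containing $y$. So the simplices of $T$ contained in $\partial B$, each of which lies in a facet of $B$, triangulate $\partial B$. In $\mathbb R^4=\mathbb R^3\times\mathbb R$ let $\Sigma$ consist of the cones

* $\mathrm{pos}(\tau\times\{1\})$, for $\tau\in T$ or $\tau=\emptyset$;
* $\mathrm{pos}(G\times\{1\})+\mathbb R_{\ge0}(-e_4)$, for $G\in T$ with $G\subset\partial B$, or $G=\emptyset$.

All are simplicial and strongly convex. For the second kind note that the vertices of $G$ are linearly independent in $\mathbb R^3$, because they are affinely independent and lie in a plane not containing $0$.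

Let $\|x\|_B=\min\{t\ge0:x\in tB\}$ be the gauge of $B$. The first kind subdivides $\{(x,t):t\ge\|x\|_B\}=\mathrm{pos}(B\times\{1\})$ face to face. Every point with $t\le\|x\|_B$ is uniquely $(x,\|x\|_B)+s(-e_4)$ with $s\ge0$, and for $x=\sum\lambda_gg\in\mathrm{pos}\,G$ we have $\|x\|_B=\sum\lambda_g$, because $G$ lies in a facet of $B$. So the cone of the second kind over $G$ is $\{(x,t):x\in\mathrm{pos}\,G,\ t\le\|x\|_B\}$. Since the cones $\mathrm{pos}\,G$ form a complete fan in $\mathbb R^3$, the second kind subdivides $\{t\le\|x\|_B\}$ face to face. A common point of a cone of the first kind over $\tau$ and one of the second kind over $G$ has $t=\|x\|_B$, that is, $s=0$. So they meet in $\mathrm{pos}(\tau\times\{1\})\cap\mathrm{pos}(G\times\{1\})=\mathrm{pos}((\tau\cap G)\times\{1\})$, a common face. Hence $\Sigma$ is a complete simplicial fan with strongly convex cones.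

**Step 3. The cores.** Now we count. The 59 tetrahedra of each $C_\sigma$ are facets of $\Delta(\Sigma)$, and by (4) these sets of facets are pairwise disjoint for different $\sigma$. By Lemma 9, a triangle of a tetrahedron of $C_\sigma$ that is not a boundary triangle lies in two tetrahedra of $C_\sigma$, and by Fact 2 there are no further facets on it. Each tetrahedron has at most one boundary triangle, and the opposite vertex is then a vertex of $\sigma$, hence in $V^*$. So we have $N$ disjoint cores relative to $V^*$. By Proposition 6, in every order at least
$$N-|V^*|-1=d\,4^{d-1}-4^d-1=(d-4)\,4^{d-1}-1 \tag{5}$$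
indices $j\ge2$ are not good. For $d=5$ this is $1280-1024-1=255$, so $\Delta(\Sigma)$ is not shellable; for $d\to\infty$ the number is unbounded. This proves Theorem 5(a) for $n=4$, apart from rationality.

## 10. Products with lines for $n\ge5$, and rational generators

**Step 4. $n\ge5$.** We find the four-dimensional example inside a product and show that bad indices survive. Let $\Sigma$ be as in Section 9, $\Sigma_1=\{\{0\},\mathbb R_{\ge0},\mathbb R_{\le0}\}$ and $\Sigma'=\Sigma\times\Sigma_1^{\,n-4}\subset\mathbb R^n$. It is complete and simplicial with strongly convex cones. Let $F$ be its cone on $e_5,\dots,e_n$. The facets containing $F$ are the unions of a facet of $\Delta(\Sigma)$ and $F$; that is, the *link* of $F$ is $\Delta(\Sigma)$. An order of the facets of $\Sigma'$ induces an order of the facets $\tau\setminus F$ ($\tau\supset F$) of the link.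

Let $\tau_j\supset F$ be good and not the first facet containing $F$. We claim that $\tau_j\setminus F$ is good in the link. Let $H\subset\tau_j\setminus F$ be old in the link, so $H\cup F\subset\tau_i$ for some $i<j$. Then $H\cup F$ is old for $\tau_j$, so it lies in an old face $\tau_j\setminus v$ of codimension one, with $v\notin H\cup F$. This face is contained in an earlier $\tau_{i'}$, and $\tau_{i'}\supset F$. So $(\tau_j\setminus F)\setminus v\supset H$ is old in the link, and it has codimension one there. This proves the claim.

So every index that is not good in the link gives one that is not good in $\Sigma'$, and every order for $\Sigma'$ has at least $(d-4)4^{d-1}-1$ indices that are not good. Given $M$, choose $d$ with $(d-4)4^{d-1}-1\ge M$.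

**Step 5. Rationality.** Finally we make the cones rational. By Lemma 8 the ray generators can be moved to nearby rational vectors without changing $\Delta$. Goodness of indices depends only on $\Delta$ and the order. This completes the proof of Theorem 5. $\blacksquare$
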